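# Banach–Mazur determinacy without $\Pi^1_1$ comprehension

## 1. A structure named by satisfiable $\Sigma^1_1$ formulas

The whole talk turns on one construction, so we start with it. We work in second-order arithmetic with second-order variables ranging over functions $\mathbb N\to\mathbb N$; a set is identified with its characteristic function. A formula is *arithmetical* if it has no function quantifiers (function parameters are allowed). The metatheory is ZFC.

Fix a model $M\models\mathsf{ATR}_0$ whose first-order part $|M|$ is countable, and a function $X\in M$. The numbers of $M$ may be nonstandard and $M$ may have uncountably many functions. The example to keep in mind is $M=(\omega,\omega^\omega)$, with all functions.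

**Definition ($\Sigma$-formulas).** A $\Sigma$-formula is a formula $\exists\vec w\,\theta$ with $\theta$ arithmetical, whose parameters are $X$ and elements of $|M|$. A conjunction of $\Sigma$-formulas, or a $\Sigma$-formula with an existential function quantifier in front, is identified with the obvious equivalent $\Sigma$-formula.

**Definition (conditions).** A condition is a $\Sigma$-formula $S$ with free function variables among $z_0,z_1,z_2,\dots$ (standard indices) such that $M\models\exists\vec z\,S$. We put $S'\le S$ iff $M\models\forall\vec z\,(S'\to S)$, and say that $S'$ extends $S$. Conditions $S,S'$ are compatible iff $S\wedge S'$ is satisfiable in $M$. For any $\Sigma$-formula $S$ we write $q\perp S$ if $q\wedge S$ is not satisfiable in $M$; this includes the case that $S$ itself is not satisfiable.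

Compatibility means having a common extension: $S\wedge S'$ is one if it is satisfiable, and a common extension, being satisfiable, makes $S\wedge S'$ satisfiable.

*Examples.* The formula $z_0(0)=5$ is a condition; it is incompatible with $z_0(0)=6$. The formula $\forall n\,z_0(n)=X(n)$ is a condition that pins down all of $z_0$ at once. The formula "$z_0$ codes a linear order and $z_1$ is a descending sequence in it" is a condition $S(z_0,z_1)$, and it extends the condition $\exists w\,S(z_0,w)$, "$z_0$ codes an ill-founded linear order".

There are only countably many conditions, since $|M|$ is countable. A set $D$ of conditions is *dense* if every condition has an extension in $D$. A *filter* is a nonempty upward closed set of conditions in which any two members have a common extension that is also a member. Given countably many dense sets $D_0,D_1,\dots$, choose conditions $q_0\ge q_1\ge\cdots$ with $q_n\in D_n$; then $G=\{S: q_n\le S\text{ for some }n\}$ is a filter meeting every $D_n$. Fix such a $G$ for a countable family of dense sets that will be listed as we go: D1–D4 in Section 5, D5 in Section 6, and in one application some extra sets $E_j$ in Section 10. One of them,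 D4, ensures that for each $i\in\omega$ and $m\in|M|$ there is $k\in|M|$ with $(z_i(m)=k)\in G$. This $k$ is unique because members of $G$ are compatible. Define
$$x_i(m)=\text{the unique }k\text{ with }(z_i(m)=k)\in G,\qquad N=(|M|,\{x_i:i\in\omega\}).$$

**What $N$ is for.** We shall see that $N$ satisfies every $\Pi^1_2$ sentence about $X$ that is true in $M$, so in particular $\mathsf{ATR}_0$; that $N$ can be made to omit any prescribed function that no condition pins down; and that every Banach–Mazur game whose payoff set is definable over $N$ is determined in $N$. The next section says which question this answers.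

## 2. The sentences $\Sigma^1_n$-$\mathsf{BM}$ and three theorems

Given $\mathcal A\subseteq\omega^\omega$, the *Banach–Mazur game* with payoff $\mathcal A$ is played as follows. Players 1 and 2 alternately play nonempty finite strings of naturals $s_0,s_1,s_2,\dots$, with player 1 moving first, and player 1 wins iff $s_0{}^\frown s_1{}^\frown s_2{}^\frown\cdots\in\mathcal A$. A strategy for a player is a function from the positions in which that player is to move to legal moves; it is winning if the player wins every play consistent with it; the game is determined if one player has a winning strategy. All this is expressible in second-order arithmetic when $\mathcal A$ is given by a formula. For each specific $n\in\omega$, let $\Sigma^1_n$-$\mathsf{BM}$ be the sentence "every Banach–Mazur game with $\Sigma^1_n$ payoff is determined", where $\Sigma^1_n$ is boldface: function parameters are allowed. When a structure $N$ is asked whether a strategy is winning, only plays that belong to $N$ count.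

The systems involved form the usual ladder: $\mathsf{RCA}_0$ (recursive comprehension), $\mathsf{ACA}_0$ (arithmetical comprehension), $\mathsf{ATR}_0$ (arithmetical recursion along every well-order), $\Pi^1_1$-$\mathsf{CA}_0$ and $\Pi^1_2$-$\mathsf{CA}_0$ (comprehension for $\Pi^1_1$, respectively $\Pi^1_2$, formulas). Three facts are given as known: over $\mathsf{RCA}_0$, $\Sigma^1_1$-$\mathsf{BM}$ is equivalent to $\mathsf{ATR}_0$; even $\Sigma^1_2$-$\mathsf{BM}$ is not provable in $\mathsf{ZFC}$; and "every Banach–Mazur game is determined" adds no consistency strength to $\mathsf{ZF+DC}$. Only the first is used below, and we call it *the known fact*.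

The question, posed at https://mathoverflow.net/questions/435832/reverse-mathematics-of-banach-mazur-games, is: over $\mathsf{RCA}_0$, is there any $n$ such that $\Sigma^1_n$-$\mathsf{BM}$ implies $\Pi^1_2$-$\mathsf{CA}_0$? The answer is no, and even all the sentences together do not give $\Pi^1_1$-$\mathsf{CA}_0$. Put
$$T=\mathsf{RCA}_0+\{\Sigma^1_n\text{-}\mathsf{BM}:n\in\omega\}.$$

Recall that an $\omega$-model is a model with first-order part $\omega$; it is a *$\beta$-model* if every $\Sigma^1_1$ statement with parameters from it holds in it iff it is true. Further, $Y$ is hyperarithmetic in $X$ iff its graph is $\Delta^1_1(X)$ (Kleene), and $\mathrm{HYP}(X)$ is the class of all such $Y$.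

**Theorem 1.** Let $X\in\omega^\omega$ and let $Y\in\omega^\omega$ be not hyperarithmetic in $X$. There is a countable $\beta$-model $N\ni X$ with $Y\notin N$ and $N\models\Sigma^1_n$-$\mathsf{BM}$ for all $n$. Taking $X=0$ and $Y=\chi_{\mathcal O}$ (Kleene's $\mathcal O$), $N\not\models\Pi^1_1$-$\mathsf{CA}_0$, hence $N\not\models\Pi^1_2$-$\mathsf{CA}_0$. Consequently:

* for no $n$ does $\Sigma^1_n$-$\mathsf{BM}$ imply $\Pi^1_2$-$\mathsf{CA}_0$ over $\mathsf{RCA}_0$; even $T$ + full induction + all true $\Pi^1_2$ sentences does not prove $\Pi^1_1$-$\mathsf{CA}_0$;
* the intersection of all $\omega$-models (or of all $\beta$-models) of $T$ containing $X$ is exactly $\mathrm{HYP}(X)$.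

**Theorem 2.** Every $\Pi^1_3$ sentence provable in $T$ is provable in $\mathsf{ATR}_0$. So for each $n\ge1$, $\Sigma^1_n$-$\mathsf{BM}$ (over $\mathsf{RCA}_0$), $T$ and $\mathsf{ATR}_0$ have the same $\Pi^1_3$ consequences.

**Theorem 3.** $\mathsf{RCA}_0+\Sigma^1_2$-$\mathsf{BM}$ proves a $\Sigma^1_3$ sentence not provable in $\mathsf{ATR}_0$. So "$\Pi^1_3$" in Theorem 2 cannot be replaced by "$\Sigma^1_3$", nor by "$\Pi^1_4$".

Theorems 2 and 3 are not needed for the answer to the question.

## 3. Banach–Mazur games won by hand

*Open payoff.* If $\mathcal A$ is open and nonempty, player 1 opens with a string all of whose extensions lie in $\mathcal A$. If $\mathcal A$ is empty, player 2 wins.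

*Closed payoff.* Let $\mathcal A$ be closed. If some string $s\ne\emptyset$ has all its infinite extensions in $\mathcal A$, player 1 opens with $s$. Otherwise, after 1's first move $s_0$, some infinite extension of $s_0$ is outside $\mathcal A$, hence some finite proper extension of $s_0$ has no infinite extension in $\mathcal A$; player 2 moves there.

*Countable payoff.* If $\mathcal A=\{(z)_n:n\in\omega\}$, where $(z)_n$ is the $n$th row of $z$, then player 2, on move number $n$, with current concatenation $w$, plays $\langle (z)_n(|w|)+1\rangle$. The result differs from every row. Note that player 2 spends one move on each of countably many tasks. This will be the shape of the strategy in Section 9.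

*Two sets with an existential witness.* If $\mathcal A=\{x: x(k)=0\text{ for infinitely many }k\}$, player 1 wins by always playing $\langle0\rangle$. If $\mathcal A=\{x:x(k)=0\text{ for all but finitely many }k\}$, player 2 wins by always playing $\langle1\rangle$. We come back to these two in Section 8.

Why is the question not settled by the structure $(\omega,\omega^\omega)$ of all functions? That structure satisfies $\Pi^1_2$-$\mathsf{CA}_0$, whether or not it satisfies the sentences $\Sigma^1_n$-$\mathsf{BM}$. We need a structure that is poor in functions yet contains enough strategies.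

## 4. $\Pi^1_2$ axioms, Kleene normal form, and the Kleene–Brouwer order

Write $f|m$ for the code of the initial segment of $f$ of length $m$. Three textbook facts are used.

**Fact 1 ($\Pi^1_2$ axioms).** The axioms of $\mathsf{ACA}_0$ and of $\mathsf{ATR}_0$ are equivalent to sets of $\Pi^1_2$ sentences $\forall\vec z\,\exists\vec w\,\theta$ with $\theta$ arithmetical. Indeed, the induction axiom is $\Pi^1_1$. Arithmetical comprehension, in function form, is $\forall\vec z\,[\forall n\exists m\,\theta(n,m,\vec z)\to\exists f\,\forall n\,\theta(n,f(n),\vec z)]$, and $\exists f$ can be pulled out in front. For arithmetical transfinite recursion, "$\mathrm{WO}(L)\to\exists Y\,\mathrm{Hier}_\theta(L,Y)$" says "$L$ is not a linear order, or there is a descending sequence in $L$, or there is $Y$ with $\mathrm{Hier}_\theta(L,Y)$".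

**Fact 2 (Kleene normal form; Simpson, *Subsystems of Second Order Arithmetic*, Lemma V.1.4, with a universal $\Pi^0_1$ formula).** There is a fixed $\Delta^0_0$ formula $\pi_0(e,p,s,t)$ such that for each $\Sigma^1_1$ formula $R(b,x,\vec n)$ with exactly the displayed free variables, $\mathsf{ACA}_0$ proves
$$\forall\vec n\,\exists e\,\forall b,x\,\big[R(b,x,\vec n)\leftrightarrow\exists y\,\forall m\,\pi_0(e,b|m,x|m,y|m)\big].\tag{1}$$

**Fact 3 (Kleene–Brouwer; Simpson, Lemma V.1.3).** $\mathsf{ACA}_0$ proves: a tree $\mathcal T\subseteq\mathbb N^{<\mathbb N}$ has no path iff the linear order $\mathrm{KB}(\mathcal T)$ is a well-order.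

A linear order that is not a well-order has, by definition, a descending sequence $g:\mathbb N\to L$.

## 5. Truth of $\Sigma$-formulas in $N$

The first aim is to read off $\Sigma^1_1$ truth in $N$ from membership in $G$. We require $G$ to meet the following sets:

* (D1) $\{q:q\le S\text{ or }q\perp S\}$, for each $\Sigma$-formula $S$;
* (D2) $\{q:q\le\theta\text{ or }q\le\neg\theta\}$ and $\{q:q\le\neg\exists n\,\theta(n)\text{ or }q\le\theta(n)\text{ for some }n\in|M|\}$, for each arithmetical $\theta$;
* (D3) $\{q:q\perp\exists\vec w\,\theta(\vec z,\vec w)\text{ or }q\le\theta(\vec z,z_{\vec\jmath})\text{ for some }\vec\jmath\,\}$, for each arithmetical $\theta$;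
* (D4) $\{q:q\le(t=k)\text{ for some }k\in|M|\}$, for each numerical term $t$ built from the $z_i$, $X$ and elements of $|M|$.

There are countably many of these. Each is dense; let $q$ be a condition.

For D1: if $q\wedge S$ is satisfiable, it is an extension of $q$ that is $\le S$; otherwise $q\perp S$ already. For D2: if $q\wedge\theta$ is satisfiable it is the required extension, and otherwise $q\le\neg\theta$; similarly, either $q\wedge\theta(n)$ is a condition for some $n\in|M|$, or $q\le\neg\exists n\,\theta(n)$. For D3: if $q\not\perp\exists\vec w\,\theta$, choose distinct indices $\vec\jmath$ not occurring in $q$ or $\theta$; then $q\wedge\theta(\vec z,z_{\vec\jmath})$ is satisfiable, because the fresh variables may take the values of the witnesses $\vec w$. For D4: take $\vec z$ in $M$ satisfying $q$, let $k$ be the value of $t$ there; then $q\wedge(t=k)$ is a condition.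

**Lemma 1.** For every $\Sigma$-formula $S$ with free function variables among the $z_i$: $N\models S(\vec x)\iff S\in G$.

Here $\vec x$ means that each $z_i$ is interpreted as $x_i$; the symbol $X$ is interpreted as $X$, even though we do not know yet that $X\in N$.

*Proof.* **Terms.** We show by induction on $t$ that the value of $t(\vec x)$ is the unique $k$ with $(t=k)\in G$. Existence of $k$ is D4, and uniqueness holds since members of $G$ are compatible. If $t$ is $z_i(s)$, let $j$ be the value of $s$ and $k=x_i(j)$. Then $(s=j)\in G$ and $(z_i(j)=k)\in G$; a common extension in $G$ is $\le(z_i(s)=k)$, so $(z_i(s)=k)\in G$. The cases $X(s)$, $s+s'$, $s\cdot s'$ are the same, using that a true numerical fact such as $X(j)=k$ lies above every condition.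

**Atomic formulas.** Let $k,k'$ be the values of $t,t'$. A common extension in $G$ of $(t=k)$ and $(t'=k')$ is $\le(t=t')$ if $k=k'$ and is $\perp(t=t')$ if $k\ne k'$. In the first case $(t=t')\in G$, in the second $(t=t')\notin G$. Inequalities $t<t'$ are treated the same way.

**Arithmetical formulas.** Use induction on formulas built with $\neg,\wedge,\exists n$. For $\neg\theta$: by D2 one of $\theta,\neg\theta$ is in $G$, and not both, being incompatible. For $\theta\wedge\theta'$: $G$ is upward closed and any two members have a common extension in $G$. For $\exists n\,\theta(n)$: if it is in $G$, then $\neg\exists n\,\theta(n)\notin G$, so D2 gives $n$ with $\theta(n)\in G$, and $N\models\theta(n)$ by induction. Conversely, if $N\models\theta(n)$ then $\theta(n)\in G$, and $\theta(n)\le\exists n\,\theta(n)$.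

**$\Sigma$-formulas.** Let $S=\exists\vec w\,\theta$. If $S\in G$, a member $q$ of $G$ in the set D3 for $\theta$ cannot satisfy $q\perp S$, so $q\le\theta(\vec z,z_{\vec\jmath})$ for some $\vec\jmath$. Hence $\theta(\vec z,z_{\vec\jmath})\in G$ and $N\models\theta(\vec x,x_{\vec\jmath})$. Conversely, if $N\models\theta(\vec x,x_{\vec\jmath})$, then $\theta(\vec z,z_{\vec\jmath})\in G$, and it is $\le S$. $\square$

The next lemma says what $N$ inherits from $M$.

**Lemma 2.** If $M\models\forall\vec z\,S(\vec z)$ with $S$ a $\Sigma$-formula, then $N\models\forall\vec z\,S(\vec z)$. Hence $N$ satisfies every $\Pi^1_2$ sentence with parameters $X$ and numbers that is true in $M$. In particular $N\models\mathsf{ATR}_0$ and $X\in N$.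

*Proof.* Take any functions $x_{\vec\imath}$ of $N$ (repetitions allowed). Since $M\models\forall\vec z\,S$, every condition is $\le S(z_{\vec\imath})$, so $S(z_{\vec\imath})\in G$, and $N\models S(x_{\vec\imath})$ by Lemma 1. A $\Pi^1_2$ sentence has the form $\forall\vec z\,S$ (leading number quantifiers are instantiated by parameters from $|M|$). Fact 1 gives $N\models\mathsf{ATR}_0$. Finally $\exists w\,\forall n\,w(n)=X(n)$ is a $\Sigma$-sentence true in $M$, so it holds in $N$. $\square$

This is where it matters that conditions are $\Sigma^1_1$ formulas and not finite pieces of information. If conditions only fixed finitely many values of the $z_i$, then for every computable $f$ the conditions forcing $z_j(n)\ne f(n)$ for some $n$ would be dense, and, once the filter met these sets too, $\{x_j\}$ would contain no computable function at all.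

## 6. Forcing, and definable sets as unions of $\Sigma^1_1$ sets

The aim of this section is to understand sets defined over $N$ by arbitrary formulas. Here formulas are built with $\neg,\wedge,\exists$, have free function variables among the $z_i$, and have number parameters in $|M|$.

**Definition (forcing).**

* If $\varphi$ is arithmetical, $S\Vdash\varphi$ iff $S\le\varphi$.
* For non-arithmetical formulas: $S\Vdash\varphi\wedge\psi$ iff $S$ forces both; $S\Vdash\neg\varphi$ iff no $S'\le S$ forces $\varphi$; $S\Vdash\exists n\,\varphi$ iff $S\Vdash\varphi(n)$ for some $n\in|M|$; $S\Vdash\exists w\,\varphi(w)$ iff $S\Vdash\varphi(z_j)$ for some $j$.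

By induction on $\varphi$ the relation is monotone: $S'\le S\Vdash\varphi$ implies $S'\Vdash\varphi$. For arithmetical $\varphi$ it is also true that $S\Vdash\neg\varphi$ iff no $S'\le S$ forces $\varphi$: if $S\not\le\neg\varphi$ then $S\wedge\varphi$ is a condition forcing $\varphi$, while if $S\le\neg\varphi$, no satisfiable $S'\le S$ is $\le\varphi$. So for all $\varphi$, no condition forces both $\varphi$ and $\neg\varphi$, and
$$D_\varphi=\{S:S\Vdash\varphi\text{ or }S\Vdash\neg\varphi\}$$
is dense, since a condition with no extension forcing $\varphi$ forces $\neg\varphi$. There are countably many $\varphi$, so we may require: (D5) $G$ meets every $D_\varphi$.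

**Lemma 3 (truth).** $N\models\varphi(\vec x)\iff$ some $S\in G$ forces $\varphi$.

*Proof.* Induction on $\varphi$. If $\varphi$ is arithmetical, $N\models\varphi(\vec x)$ iff $\varphi\in G$ (Lemma 1) iff some $S\in G$ has $S\le\varphi$. For a conjunction, take a common extension in $G$ and use monotonicity. For $\neg\varphi$: if $S\in G$ forces $\neg\varphi$ and $N\models\varphi(\vec x)$, then some $S'\in G$ forces $\varphi$, and a common extension forces both, which is impossible. If $N\models\neg\varphi(\vec x)$, then no $S\in G$ forces $\varphi$, so by D5 some $S\in G$ forces $\neg\varphi$. For $\exists n$ and $\exists w$ the claim is immediate from the induction hypothesis, since the numbers of $N$ are those of $|M|$ and its functions are exactly the $x_j$. $\square$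

Write $S\Vdash^*\varphi$ if no $S'\le S$ forces $\neg\varphi$. *If $S\in G$ and $S\Vdash^*\varphi$, then $N\models\varphi(\vec x)$*: otherwise some $S_1\in G$ forces $\neg\varphi$, and so does a common extension of $S$ and $S_1$, which extends $S$.

A permutation $\pi$ of $\omega$ acts on formulas by renaming $z_i\mapsto z_{\pi(i)}$. It preserves conditions and $\le$, so by induction $S\Vdash\varphi\iff\pi S\Vdash\pi\varphi$, and likewise for $\Vdash^*$.

The next lemma says that if a statement about $z_i,z_j$ is forced, the reason can be expressed by a $\Sigma$-formula about $z_i,z_j$ alone.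

**Lemma 4 (projection).** Let $i\ne j$, let $\varphi(z_i,z_j)$ have only $z_i,z_j$ as free function variables, let $S\Vdash\varphi(z_i,z_j)$, and let $S^-(z_i,z_j)$ be $S$ with all other $z_k$ existentially quantified. Then $S\le S^-$ and $S^-\Vdash^*\varphi(z_i,z_j)$.

*Proof.* $S\le S^-$ is clear. Suppose $S'\le S^-$ and $S'\Vdash\neg\varphi$. Choose a permutation $\pi$ that fixes $i,j$ and moves all other indices occurring in $S'$ to indices that do not occur in $S$. As $\varphi$ and $S^-$ mention only $z_i,z_j$, we get $\pi S'\Vdash\neg\varphi$ and $\pi S'\le S^-$. Take $\vec z$ in $M$ satisfying $\pi S'$. Then $S^-(z_i,z_j)$ holds, so there are values for the other variables of $S$ that make $S$ true. Those variables do not occur in $\pi S'$, so we may give them these values without disturbing $\pi S'$. Thus $\pi S'\wedge S$ is a condition, and it forces both $\neg\varphi$ and $\varphi$, a contradiction. $\square$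

Now fix $a=x_i\in N$ and a formula $\varphi(a,x)$, and put
$$A=\{x\in N:N\models\varphi(a,x)\}.$$
Let $I$ be the set of $\Sigma$-formulas $R(u,v)$ such that $R$ is satisfiable in $M$, $M\models\forall u,v\,(R(u,v)\to u\ne v)$, and $R(z_i,z_j)\Vdash^*\varphi(z_i,z_j)$ for some $j\ne i$. By permutation invariance (swap $j$ and $j'$, fix $i$) "for some $j\ne i$" may be replaced by "for all $j\ne i$".

**Lemma 5 (decomposition).** For $x\in N$ with $x\ne a$: $x\in A$ iff $N\models R(a,x)$ for some $R\in I$. Moreover, for $R\in I$, $N\models R(a,x)$ implies $x\ne a$.

*Proof.* The last sentence follows from Lemma 2, as $\forall u,v\,(R\to u\ne v)$ is equivalent to a $\Pi^1_1$ sentence with parameters $X$ and numbers. Now let $x=x_j\ne a$, so $j\ne i$.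

If $x\in A$, some $S\in G$ forces $\varphi(z_i,z_j)$ by Lemma 3. Since $(z_i\ne z_j)\in G$ by Lemma 1, we may take $S\le(z_i\ne z_j)$, passing to a common extension. Let $R=S^-$. It is satisfiable, it implies $z_i\ne z_j$ in $M$, and $R(z_i,z_j)\Vdash^*\varphi(z_i,z_j)$ by Lemma 4; so $R\in I$. As $S\le S^-$, also $R(z_i,z_j)\in G$, hence $N\models R(a,x)$ by Lemma 1.

Conversely, if $N\models R(a,x)$ with $R\in I$, then $R(z_i,z_j)\in G$ by Lemma 1, and $R(z_i,z_j)\Vdash^*\varphi(z_i,z_j)$. So $N\models\varphi(a,x)$. $\square$

## 7. Why the pieces cannot be glued directly

By Lemma 5, apart from the single point $a$, the set $A$ is a union of sets $\{x:R(a,x)\}$, each $\Sigma^1_1$ in $N$, indexed by the countable set $I$. A sensible first attempt runs as follows. Since $N\models\mathsf{ATR}_0$, the known fact says that the Banach–Mazur game for each piece is determined in $N$. If player 1 wins one piece, the same strategy wins $A$ for him. Otherwise player 2 has, for each $R\in I$, a winning strategy $\rho_R\in N$ against that piece, and one would like player 2 to spend infinitely many moves on each $\rho_R$ in turn, as with the countable payoff in Section 3.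

The attempt stops here. To combine the $\rho_R$ into one strategy *in $N$* we need the sequence $\langle\rho_R:R\in I\rangle$ in $N$. But $I$ is defined through the forcing relation, that is, through truth in $M$, and nothing we have proved puts $I$, let alone a choice of strategies along $I$, into $N$.

One may replace $I$ by the set of all indices $e$ in the normal form (1), which $N$ certainly sees, and try to split it by comprehension into those $e$ for which player 1 wins and those for which player 2 wins. For the games $U^b_e$ of the next section this asks for too much. Let $W_b$ be the set of $e$ such that player 1 has a winning strategy in $U^b_e$. *If an $\omega$-model $N$ of $\mathsf{ACA}_0$ contained $W_b$ (computed in $N$) for every $b\in N$, then $N\models\Pi^1_1$-$\mathsf{CA}_0$*, which is exactly what we want to avoid. To see this, consider a $\Sigma^1_1$ formula in normal form, $\exists y\,\forall m\,\theta_0(n,b|m,y|m)$. With the usual universal formula there is a computable $n\mapsto e_n$ such that $\forall m\,\pi_0(e_n,b|m,x|m,y|m)\leftrightarrow\forall m\,\theta_0(n,b|m,y|m)$ for all $x,y$. In $U^b_{e_n}$ player 1 plays digits of $y$ along with strings forming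 $x$, and wins iff the left side holds. If a good $y$ exists, he plays its digits and wins; if he has a winning strategy, the digits of any play following it form a good $y$. So $\{n:\exists y\,\forall m\,\theta_0\}$ is computable from $W_b$.

The way out is a lemma that gives, in $\mathsf{ATR}_0$, *one* function $c$ whose rows include a winning strategy for player 2 in every game $U^b_e$ that player 1 does not win, without telling us which rows are the good ones; and then a strategy for player 2 in the Banach–Mazur game that plays against all rows at once and is not hurt by bad ones.

## 8. Unfolded games and one function that serves all indices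

**Definition (the game $U^b_e$).** Player 1 plays $(s_0,d_0)$, player 2 plays $s_1$, player 1 plays $(s_2,d_1)$, player 2 plays $s_3$, and so on, where the $s_i$ are nonempty finite strings and $d_i\in\mathbb N$. Put $x=s_0{}^\frown s_1{}^\frown\cdots$ and $y=(d_0,d_1,\dots)$. Player 1 wins iff $\forall m\,\pi_0(e,b|m,x|m,y|m)$.

So player 1 not only steers $x$ into a $\Sigma^1_1$ set but also produces a witness as he goes. An *even position* $u$ consists of $l$ complete rounds. Let $\mathrm{str}(u)$ be the concatenation of its strings (of length $\ge l$) and $\mathrm{dig}(u)=(d_0,\dots,d_{l-1})$. Call $u$ *$e$-lost* if $\neg\pi_0(e,b|m,\mathrm{str}(u)|m,\mathrm{dig}(u)|m)$ for some $m\le l$. Player 2 wins a play iff some even position in it is $e$-lost.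

*Example A.* Take the condition at $m$ to be: $x(y(i))=0$ for all $i<m$ with $y(i)<m$, and $y(i)<y(i+1)$ whenever $i+1<m$. The condition for all $m$ says that $y$ lists, increasingly, infinitely many places where $x$ is $0$. Player 1 wins the unfolded game: in each round he plays the string $\langle0\rangle$ and, as digit, the place where this $0$ lands.

*Example B.* Take the condition at $m>0$ to be: $x(k)=0$ for all $k$ with $y(0)\le k<m$ (and no condition at $m=0$). Now $y(0)$ bounds the nonzero places of $x$. Player 2 wins: after $(s_0,d_0)$ he plays zeros followed by a $1$ at some place $k\ge d_0$. The position becomes lost once $l\ge k+1$ rounds are complete. Since player 1 chooses $d_0$, player 2 cannot bound in advance the number of rounds needed. If $P_0,P_1,\dots$ are the positions from which player 2 can force a lost position within $0,1,\dots$ further rounds, then $\emptyset$ is in no $P_n$: no position with fewer than $d_0+1$ rounds is lost, and player 1 can open with $d_0=n$. But after player 2's first answer the position is in some $P_j$. So $\emptyset$ enters only at stage $\omega$. In general the analysis runs through transfinite stages.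

Before analyzing $U^b_e$ in $\mathsf{ATR}_0$ we need linear orders that are not well-orders but on which recursion still works. The next lemma provides them.

**Lemma 6 (pseudohierarchies, in $\mathsf{ACA}_0$; cf. Simpson V.4.12).** If a $\Sigma^1_1$ formula $\Phi(L)$ (parameters allowed) holds of all well-orders, then it holds of some linear order that is not a well-order.

*Proof.* Code all parameters into one function $Z$ and write $\Phi(L,Z)$. Suppose the lemma fails. Then for all $L$,
$$\mathrm{WO}(L)\leftrightarrow\mathrm{LO}(L)\wedge\Phi(L,Z).$$
We diagonalize. For functions $b,x$ let $\mathcal T(b,x)$ be the tree of all finite sequences $t$ with $\pi_0(x(0),b|m,x|m,t|m)$ for all $m\le|t|$, let $K(b,x)=\mathrm{KB}(\mathcal T(b,x))$, and let $R(b,x)$ be the $\Sigma^1_1$ formula $\mathrm{LO}(K(b,x))\wedge\Phi(K(b,x),b)$. A path through $\mathcal T(Z,x)$ is a $y$ with $\forall m\,\pi_0(x(0),Z|m,x|m,y|m)$. So by the displayed equivalence and Fact 3, for every $x$,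
$$R(Z,x)\iff\mathrm{WO}(K(Z,x))\iff\neg\exists y\,\forall m\,\pi_0(x(0),Z|m,x|m,y|m).$$
Let $e$ be the number given by (1) for $R$, and let $x$ be the constant function with value $e$, so $x(0)=e$. Then
$$R(Z,x)\leftrightarrow\exists y\,\forall m\,\pi_0(e,Z|m,x|m,y|m)\leftrightarrow\neg R(Z,x),$$
a contradiction. $\square$

**Lemma 7 ($\mathsf{ATR}_0$).** For every $b$ there is $c$ such that for every $e$: either player 1 has a winning strategy in $U^b_e$, or some row $(c)_n$ is a winning strategy for player 2 in $U^b_e$.

*Proof.* **Step 1: the stages of player 2's winning positions, for all $e$ at once.** For a set $P$ of even positions let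
$$\Gamma_e(P)=\{u:u\text{ is }e\text{-lost, or }\forall(s,d)\,\exists s'\;u^\frown(s,d)^\frown s'\in P\}.$$
This is arithmetical and monotone in $P$. For a linear order $L$ let $\mathrm{Hier}(L,H)$ say that $H=\langle P^e_\ell\rangle_{\ell\in L,\,e\in\mathbb N}$ with
$$P^e_\ell=\Gamma_e\Big(\bigcup_{k<_L\ell}P^e_k\Big)\quad\text{for all }\ell,e.$$
If $k<_L\ell$, then $\bigcup_{j<_Lk}P^e_j\subseteq\bigcup_{j<_L\ell}P^e_j$ by transitivity of $<_L$, so $P^e_k\subseteq P^e_\ell$. Let $J^e=\{\ell\in L:\emptyset\in P^e_\ell\}$.

**Step 2: passing to an ill-founded $L$.** Let $\Phi(L)$ be
$$\exists H\,[\mathrm{Hier}(L,H)\wedge\forall e\,(J^e\ne\emptyset\to J^e\text{ has an }L\text{-least element})].$$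
The bracket is arithmetical, so $\Phi$ is $\Sigma^1_1$, with parameter $b$. If $L$ is a well-order, arithmetical transfinite recursion gives $H$, and the nonempty $J^e$, which exist by arithmetical comprehension, have least elements. So $\Phi$ holds of all well-orders. By Lemma 6 fix a linear order $L$ that is not a well-order, and $H$ witnessing $\Phi(L)$. The clause on $J^e$ was put into $\Phi$ because it is automatic for well-orders but not for the $L$ we now have.

**Step 3: if $g$ is an $L$-descending sequence and $\emptyset\notin P^e_{g(0)}$, then player 1 wins $U^b_e$.** Let $u$ be an even position after $l$ rounds with $u\notin P^e_{g(l)}$. Then $u$ is not $e$-lost, and there is $(s,d)$ such that for all $s'$ we have $u^\frown(s,d)^\frown s'\notin\bigcup_{k<_Lg(l)}P^e_k$. This union contains $P^e_{g(l+1)}$, as $g(l+1)<_Lg(l)$. So let player 1 play the least $(s,d)$ with $\forall s'\;u^\frown(s,d)^\frown s'\notin P^e_{g(l+1)}$ (and $(\langle0\rangle,0)$ if there is none). This strategy is arithmetical in $H,g,b$, so it exists. By arithmetical induction on $l$, in every play following it the even position after $l$ rounds is not in $P^e_{g(l)}$. So no $e$-lost position is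 ever reached, and player 1 wins.

**Step 4: if $\emptyset\in P^e_\ell$ and $L{\restriction}\ell=\{k:k<_L\ell\}$ is a well-order, then player 2 wins $U^b_e$ by a strategy $\tau_{e,\ell}$.** The strategy keeps labels $\ell_0,\ell_1,\dots$, with $\ell_0=\ell$, maintaining that the even position after $l$ rounds belongs to $P^e_{\ell_l}$. At an even position $u\in P^e_{\ell_l}$ that is not $e$-lost, after player 1 plays $(s,d)$, there is a pair $\langle k,s'\rangle$ with $k<_L\ell_l$ and $u^\frown(s,d)^\frown s'\in P^e_k$, by definition of $\Gamma_e$. Take the least one, play $s'$, and put $\ell_{l+1}=k$. Once an $e$-lost position is reached, or if anything is undefined, play $\langle0\rangle$. The labels are determined by the position, by an arithmetical condition saying that a finite sequence of labels has been computed by this rule. If a play following $\tau_{e,\ell}$ never reached an $e$-lost position, then $\ell_1>_L\ell_2>_L\cdots$ would be a descending sequence in $L{\restriction}\ell$, which exists by arithmetical comprehension. So player 2 wins.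

**Step 5: the function $c$.** The rule for $\tau_{e,\ell}$ makes sense whenever $\emptyset\in P^e_\ell$, whether or not $L{\restriction}\ell$ is a well-order, and it is arithmetical in $H,b$ uniformly in $e,\ell$. So there is a function $c$ having all these $\tau_{e,\ell}$ as rows, the other rows being trivial. Now fix $e$.

If $J^e=\emptyset$, take any descending sequence $g$ in $L$; then $\emptyset\notin P^e_{g(0)}$ and player 1 wins by Step 3. If $J^e\ne\emptyset$, let $\ell_0=\min J^e$, which exists by $\Phi(L)$. If $L{\restriction}\ell_0$ is a well-order, the row $\tau_{e,\ell_0}$ of $c$ wins for player 2 by Step 4. If not, take a descending $g$ in $L{\restriction}\ell_0$. Then $g(0)<_L\ell_0$, so $g(0)\notin J^e$, that is, $\emptyset\notin P^e_{g(0)}$, and player 1 wins by Step 3. $\square$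

Note that the proof never decides which alternative holds for which $e$; it only makes $c$ rich enough.

## 9. A strategy that plays against every row

**Proposition 8.** $N\models\Sigma^1_n$-$\mathsf{BM}$ for all $n$.

*Proof.* Since $N\models\mathsf{RCA}_0$, finitely many function parameters can be coded by one. So let $a=x_i\in N$, let $\varphi(a,x)$ be any formula, number parameters allowed, and let $A$ and $I$ be as in Section 6. It suffices to show that the Banach–Mazur game with payoff $A$ is determined in $N$.

**Step 1: indices for the pieces.** Put $b=X\oplus a$. By Lemma 2, $X\in N$, so $b\in N$. For $R\in I$, the formula $R(a,x)$ is a $\Sigma^1_1$ formula in $b$, $x$ and numbers. As $N\models\mathsf{ACA}_0$, the normal form (1), applied in $N$, gives $e_R\in|M|$ such that for all $x\in N$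
$$N\models\;R(a,x)\leftrightarrow\exists y\,\forall m\,\pi_0(e_R,b|m,x|m,y|m).\tag{2}$$
Only this equivalence in $N$ is used.

**Step 2, Case 1: for some $R\in I$, player 1 has in $N$ a winning strategy $\sigma$ in $U^b_{e_R}$.** Let $\sigma^*$ be the Banach–Mazur strategy for player 1 that simulates $\sigma$: from the strings played so far it recovers the position of $U^b_{e_R}$, computing player 1's digits by $\sigma$ internally, and plays the string part of $\sigma$'s move. Then $\sigma^*\le_T\sigma$, so $\sigma^*\in N$. If $x\in N$ results from a play in $N$ consistent with $\sigma^*$, the internally computed digits form $y\in N$, and $(x,y)$ is the outcome of a play won by $\sigma$. So $N\models R(a,x)$ by (2). By Lemma 5, $x\ne a$ and $x\in A$. Thus $\sigma^*$ wins for player 1 in $N$.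

**Step 3, Case 2: there is no such $R$. The strategy $\rho$.** Apply Lemma 7 in $N\models\mathsf{ATR}_0$ to $b$. There is $c\in N$ such that for each $R\in I$ some row $(c)_n$ is, in $N$, a winning strategy for player 2 in $U^b_{e_R}$. The set $I$ need not be coded in $N$. Put $\tau_n=(c)_n$, reading values that are not codes of nonempty strings as $\langle0\rangle$. Use a tuple coding with $\langle n,u,d,m\rangle\ge m$. Player 2's strategy $\rho$ in the Banach–Mazur game is as follows. On his move number $k=0,1,2,\dots$, with current concatenation $w$ (so $|w|>k$, since $2k+1$ nonempty strings have been played):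

* if $k=0$, play $\langle a(|w|)+1\rangle$;
* if $k=\langle n,u,d,m\rangle>0$, where $u$ is an even position consistent with $\tau_n$ and $w=\mathrm{str}(u)^\frown s$ with $s\ne\emptyset$, play $\tau_n(u^\frown(s,d))$;
* otherwise play $\langle0\rangle$.

Then $\rho\le_Tc\oplus a$, so $\rho\in N$. The first clause guarantees that the result is $\ne a$. In the second clause player 2 pretends that a single move $(s,d)$ of player 1, made at the position $u$, has covered all of $w$ beyond $\mathrm{str}(u)$.

**Step 4: every imagined position gets answered.** Let $x\in N$ result from a play in $N$ consistent with $\rho$. Then: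

$(\dagger)$ for all $n,d$ and all even $u$ consistent with $\tau_n$ with $\mathrm{str}(u)\subset x$, there is a nonempty $s$ with $\mathrm{str}(u)^\frown s^\frown\tau_n(u^\frown(s,d))\subset x$.

Indeed, take $m\ge|\mathrm{str}(u)|+1$ and $k=\langle n,u,d,m\rangle$, so $k\ge m>0$. At move $k$ we have $w\subset x$ and $|w|>k\ge m>|\mathrm{str}(u)|$. As $\mathrm{str}(u)$ and $w$ are both initial segments of $x$, $w=\mathrm{str}(u)^\frown s$ with $s\ne\emptyset$. So the second clause applies, and $w^\frown\tau_n(u^\frown(s,d))\subset x$.

**Step 5: $\rho$ wins.** Suppose $x\in A$. As $x\ne a$, Lemma 5 gives $R\in I$ with $N\models R(a,x)$. Let $y\in N$ be a witness in (2), and let $\tau_n$ be winning in $N$ for player 2 in $U^b_{e_R}$. By recursion in $N$ put $u_0=\emptyset$ and, given $u_k$ even, consistent with $\tau_n$, with $\mathrm{str}(u_k)\subset x$, apply $(\dagger)$ with $u=u_k$ and $d=y(k)$ and let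
$$u_{k+1}=u_k{}^\frown(s,y(k))^\frown\tau_n(u_k{}^\frown(s,y(k)))$$
for the least suitable $s$. Again $u_{k+1}$ is even, consistent with $\tau_n$, and $\mathrm{str}(u_{k+1})\subset x$. The $u_k$ form a play of $U^b_{e_R}$ in $N$, consistent with $\tau_n$, with outcome $(x,y)$. By the choice of $y$, $\forall m\,\pi_0(e_R,b|m,x|m,y|m)$, so player 1 wins this play. This contradicts that $\tau_n$ is winning. So $x\notin A$, and $\rho$ wins for player 2 in $N$. $\square$

Rows of $c$ that are not winning for anything only make player 2 waste some moves; $(\dagger)$ holds for them too but is not used.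

## 10. Omitting a function that is not hyperarithmetic

*Proof of Theorem 1.* Let $M=(\omega,\omega^\omega)$, which satisfies $\mathsf{ATR}_0$, with $X,Y$ as given.

**Step 1: $Y\notin N$.** We let $G$ also meet, for each $j\in\omega$, the set
$$E_j=\{S:\exists n\;S\le(z_j(n)\ne Y(n))\}.$$
Here $Y(n)$ is just a number, so $Y$ is not a parameter of any condition. To see that $E_j$ is dense, suppose that $S$ has no extension in $E_j$. Then for every $n$ the formula $S\wedge z_j(n)\ne Y(n)$ is not satisfiable, that is, $S$ implies $z_j(n)=Y(n)$. As $S$ is satisfiable, for all $n,k$,
$$Y(n)=k\iff\exists\vec z\,(S\wedge z_j(n)=k).$$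
So the graph of $Y$ is $\Sigma^1_1(X)$. As $Y$ is total, $Y(n)\ne k$ iff $\exists k'\ne k\;Y(n)=k'$, so the graph is $\Delta^1_1(X)$, and $Y$ is hyperarithmetic in $X$ (Kleene), contrary to assumption. So the $E_j$ are dense, and if $S\in G\cap E_j$ then $(z_j(n)\ne Y(n))\in G$ for some $n$, whence $x_j\ne Y$ by Lemma 1. Thus $Y\notin N$. By Lemma 2 and Proposition 8, $X\in N$ and $N\models T$. By construction $N$ is a countable $\omega$-model.

**Step 2: $N$ is a $\beta$-model.** A $\Sigma^1_1$ statement with parameters in $N$ that holds in $N$ is true, because $N$ is an $\omega$-model and its witnesses are real functions. Conversely let $S(\vec x)$ be a true $\Sigma^1_1$ statement about elements of $N$ and suppose $N\not\models S(\vec x)$. Then $S\notin G$ by Lemma 1, so by D1 some $S'\in G$ satisfies $S'\perp S$. But $N\models S'(\vec x)$ by Lemma 1, so $S'(\vec x)$ is true by the first half. Thus $\vec x$ satisfies $S\wedge S'$ in $M$, a contradiction.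

**Step 3: the answer.** Take $X=0$ and $Y=\chi_{\mathcal O}$, which is not hyperarithmetic. As $N$ is a $\beta$-model, a $\Pi^1_1$ definition of $\mathcal O$ defines $\mathcal O$ in $N$. So $N\models\Pi^1_1$-$\mathsf{CA}_0$ would give $\chi_{\mathcal O}\in N$, which is false. Therefore $N\not\models\Pi^1_1$-$\mathsf{CA}_0$, and a fortiori $N\not\models\Pi^1_2$-$\mathsf{CA}_0$, while $N$ satisfies $\mathsf{RCA}_0$ and all $\Sigma^1_n$-$\mathsf{BM}$. Hence no $\Sigma^1_n$-$\mathsf{BM}$ implies $\Pi^1_2$-$\mathsf{CA}_0$ over $\mathsf{RCA}_0$. Being an $\omega$-model, $N$ satisfies full induction. Being a $\beta$-model, it satisfies every true $\Pi^1_2$ sentence $\forall\vec z\,\exists\vec w\,\theta$: for $\vec z$ in $N$ the $\Sigma^1_1$ statement $\exists\vec w\,\theta$ is true, so it holds in $N$. This gives the first consequence.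

**Step 4: the intersection.** If $Y$ is not hyperarithmetic in $X$, the $\beta$-model $N$ of Steps 1 and 2 is a model of $T$ containing $X$ and omitting $Y$. So the intersection of all $\beta$-models of $T$ containing $X$, and hence that of all $\omega$-models, is contained in $\mathrm{HYP}(X)$. Conversely, $T$ proves $\mathsf{ATR}_0$ by the known fact, and $\omega$-models of $\mathsf{ATR}_0$ are closed under "hyperarithmetic in". So every $\omega$-model of $T$ containing $X$ contains $\mathrm{HYP}(X)$. $\blacksquare$

## 11. Conservation for $\Pi^1_3$ sentences

So far only $M=(\omega,\omega^\omega)$ was used. Allowing other $M$ in Section 1, including nonstandard ones, gives Theorem 2.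

*Proof of Theorem 2.* Let $\vartheta=\forall X\,\eta(X)$ with $\eta\in\Sigma^1_2$, and suppose $\mathsf{ATR}_0\nvdash\vartheta$. By the completeness and Löwenheim–Skolem theorems take a countable $M\models\mathsf{ATR}_0$ and $X\in M$ with $M\models\neg\eta(X)$. This is a $\Pi^1_2$ statement about $X$. Construct $N$ from $M$ and $X$ using D1–D5. By Lemma 2, $X\in N$, $N\models\neg\eta(X)$ and $N\models\mathsf{ATR}_0$; by Proposition 8, $N$ satisfies all $\Sigma^1_n$-$\mathsf{BM}$. So $N\models T+\neg\vartheta$, and $T\nvdash\vartheta$. This proves the first statement.

For $n\ge1$, $\Sigma^1_n$-$\mathsf{BM}$ contains $\Sigma^1_1$-$\mathsf{BM}$, so over $\mathsf{RCA}_0$ it implies $\mathsf{ATR}_0$ by the known fact. Thus $\mathsf{RCA}_0+\Sigma^1_n$-$\mathsf{BM}$ lies between $\mathsf{ATR}_0$ and $T$, and all three have the same $\Pi^1_3$ consequences. $\blacksquare$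

## 12. A $\Sigma^1_3$ consequence of $\Sigma^1_2$-$\mathsf{BM}$ that $\mathsf{ATR}_0$ misses

*Proof of Theorem 3.* **Step 1: the sentence.** By Gödel and Addison there are $\Sigma^1_2$ formulas $\psi(x,y)$ ("$x<_Ly$") and $\iota(y,z)$ ("the rows of $z$ enumerate $\{x:x\le_Ly\}$") such that in $L$, the constructible universe, the conjunction $\gamma$ of the following holds:

* ($\gamma_1$) $\forall x,y\,(x=y\vee\psi(x,y)\vee\psi(y,x))$;
* ($\gamma_2$) $\forall y\,\exists z\,\iota(y,z)$;
* ($\gamma_3$) $\forall x,y,z\,(\iota(y,z)\wedge\psi(x,y)\to\exists n\;x=(z)_n)$.

Here ($\gamma_1$) and ($\gamma_2$) are $\Pi^1_3$ and ($\gamma_3$) is $\Pi^1_2$, so $\neg\gamma$ is equivalent to a $\Sigma^1_3$ sentence. The $\omega$-model with functions $\omega^\omega\cap L$ satisfies $\mathsf{ATR}_0+\gamma$. Hence $\mathsf{ATR}_0\nvdash\neg\gamma$. It remains to prove $\neg\gamma$ in $\mathsf{RCA}_0+\Sigma^1_2$-$\mathsf{BM}$. So assume $\gamma$ and argue in this theory. Write $w=w_0\oplus w_1$, where $w_0$ consists of the even digits and $w_1$ of the odd digits of $w$, and consider the $\Sigma^1_2$ payoff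
$$A=\{w:\psi(w_0,w_1)\}.$$

**Step 2: a strategy produces many plays that agree on one half.** Let $\sigma$ be a strategy of either player. Call one of the two parts (even or odd) *common* and the other *free*. Recursively in $\sigma$ we build positions $p_t$ for $t\in2^{<\omega}$, consistent with $\sigma$ and with the opponent to move, together with growing finite approximations to a function $h$, such that at every stage the common part of every $p_t$ built so far is an initial segment of the current approximation.

Let $p_\emptyset$ be the first position at which the opponent is to move, and let the first approximation be its common part. Process the children level by level, one after another. To get $p_{ti}$ from $p_t$, the opponent appends one string such that the next free digit is $i$, later free digits are $0$, and the common part becomes a proper extension of the current approximation, new common digits being $0$. This is possible: the common part of $p_t$ is an initial segment of the current approximation, so the opponent fills in common digits as the approximation dictates and takes the string long enough to contain a free digit and to go beyond the approximation. Then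 $\sigma$ answers. The resulting position is $p_{ti}$, and its common part becomes the new approximation. The new approximation extends the old one, so the invariant is preserved.

Each approximation properly extends the previous one, so together they define a function $h$. For $f\in2^\omega$, the positions $p_{f|n}$ lie on one play consistent with $\sigma$. Its common part is $h$, because the common parts of the $p_{f|n}$ are initial segments of $h$ and grow strictly with $n$. Let $g_f$ be its free part. The free parts of $p_{t0}$ and $p_{t1}$ are incompatible, since they continue the free part of $p_t$ by $0$ and by $1$ respectively.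

**Step 3: the free halves escape every list.** For any $z$ there is $f\le_Tz\oplus\sigma$ with $g_f\ne(z)_n$ for all $n$. Indeed, given $f|n$, at most one of the free parts of $p_{(f|n)0},p_{(f|n)1}$ is an initial segment of $(z)_n$, as they are incompatible. Let $f(n)$ be the least $i$ for which the free part of $p_{(f|n)i}$ is not an initial segment of $(z)_n$.

**Step 4: player 1 has no winning strategy.** Suppose $\sigma$ is one. Let the odd part be common. Every play in Step 2 has $w_0=g_f$ and $w_1=h$, so $\psi(g_f,h)$ for all $f$. By ($\gamma_2$) take $z$ with $\iota(h,z)$. By ($\gamma_3$) every $g_f$ is a row of $z$. This contradicts Step 3.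

**Step 5: player 2 has no winning strategy.** Suppose $\sigma$ is one. Let the even part be common. Every play in Step 2 has $w_0=h$ and $w_1=g_f$, so $\neg\psi(h,g_f)$ for all $f$. By ($\gamma_1$), $g_f=h$ or $\psi(g_f,h)$. Take $z$ with $\iota(h,z)$. By ($\gamma_3$) every $g_f$ is equal to $h$ or to a row of $z$. Applying Step 3 to a function whose rows are $h$ and the rows of $z$ gives a contradiction.

**Step 6: conclusion.** So the Banach–Mazur game with payoff $A$ is not determined, contradicting $\Sigma^1_2$-$\mathsf{BM}$. Hence $\mathsf{RCA}_0+\Sigma^1_2$-$\mathsf{BM}\vdash\neg\gamma$, while $\mathsf{ATR}_0\nvdash\neg\gamma$. Since $\neg\gamma$ is a $\Sigma^1_3$ sentence, and with a dummy quantifier a $\Pi^1_4$ sentence, neither class can replace $\Pi^1_3$ in Theorem 2. $\blacksquare$
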